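# Equilateral sets of $a+b+1$ points in the sum $E^a\oplus_1E^b$

## The theorem on $E^a\oplus_pE^b$ and what it asserts

Write $E^n$ for $\mathbb R^n$ with the Euclidean norm $\|\cdot\|_2$, with $E^0=\{0\}$. For $1\le p\le 2$ let $E^a\oplus_pE^b$ be $\mathbb R^a\times\mathbb R^b$ with the norm
$$\|(x,y)\|=\bigl(\|x\|_2^p+\|y\|_2^p\bigr)^{1/p}.$$

**Theorem 1.** For all integers $a,b\ge1$ and all $p\in[1,2]$, the space $E^a\oplus_pE^b$ contains an equilateral set of $a+b+1$ points. In particular ($p=1$), for every pair of positive integers $a,b$ the space $E^a\oplus_1E^b$ contains an equilateral set of $a+b+1$ points.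

**Definition.** A set $S$ in a normed space is *equilateral* if there is $\lambda>0$ with $\|p-q\|=\lambda$ for all distinct $p,q\in S$.

In $E^m$ the vertices of a regular simplex form an equilateral set of $m+1$ points. The question behind the theorem (posed at https://scifaro.com/zh/related/math_0607233?page=10) is whether $E^a\oplus_1E^b$, which has dimension $a+b$, also contains an equilateral set of dimension plus one many points. The answer is yes.

In $E^a\oplus_1E^b$ the distance between $(x,y)$ and $(x',y')$ is $\|x-x'\|_2+\|y-y'\|_2$. We must place $a+b+1$ points in $\mathbb R^a$ and the same number in $\mathbb R^b$ so that, for each pair, the two distances add up to the same number. If the $x$-parts of a pair are close, the $y$-parts must be far apart, by a compensating amount.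

At the other end, $E^a\oplus_2E^b$ is just $E^{a+b}$, and the regular simplex solves the problem. The parameter $p$ joins the case we understand to the case we want. The proof is a continuation from $p=2$ down to $p=1$, made possible by restricting to configurations with cyclic symmetry.

The last two sections prove two companions: Theorem 2 for $r$ summands, and Theorem 3, which says that sets with a property shared by our cyclic sets never have more than $a+b+1$ points. From now on $\|\cdot\|$ without index, applied to a vector of some $\mathbb R^m$, is Euclidean.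

## Small dimensions, and two simplices in orthogonal subspaces

Take $p=1$. For $a=b=1$ the space is the plane with the $\ell_1$ norm, and $(\tfrac12,0),(-\tfrac12,0),(0,\tfrac12)$ are at mutual distance $1$. One can even add $(0,-\tfrac12)$ and get four points.

This suggests a general attempt. Put a regular simplex with unit edges and centre $0$ into $E^a$, and another into $E^b$. The regular simplex of dimension $m$ with unit edges has circumradius
$$r_m=\sqrt{\frac{m}{2(m+1)}},\qquad r_0=0,\quad r_1=\tfrac12,\quad r_2=\tfrac1{\sqrt3}\approx0.577,$$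
which increases with $m$. To get $a+b+1$ points in two groups of sizes at most $a+1$ and $b+1$, we use either $a$ points in the first factor and $b+1$ in the second, or the other way round. In the first variant the $a$ points span only $a-1$ dimensions, so we may lift them by a height $h$ in the remaining coordinate: the points are $((x_i,h),0)$ and $(0,y_j)$. A cross distance is $\sqrt{r_{a-1}^2+h^2}+r_b$, and a height making it equal to $1$ exists if and only if $r_{a-1}+r_b\le1$.

If $a=1$ this reads $r_b\le1$, which is true, so the theorem holds for $E^1\oplus_1E^b$ and, by symmetry, for $E^a\oplus_1E^1$. But if $a,b\ge2$, then $r_{a-1}\ge\frac12$ and $r_b\ge r_2>\frac12$, so $r_{a-1}+r_b>1$. The same happens with the roles exchanged. So two orthogonal simplices fail for every pair $a,b\ge2$, starting with $(2,2)$: the two groups are too far from each other, and $h$ can only increase their distance.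

For $(2,2)$ there is nevertheless a solution. Number the vertices of a regular pentagon $v_0,\dots,v_4$ in cyclic order and use the points $(v_s,v_{2s})$, $s\in\mathbb Z_5$. If $s-t=\pm1$, then $v_s,v_t$ are joined by a side and $v_{2s},v_{2t}$ by a diagonal; if $s-t=\pm2$, it is the other way round, since $2\cdot(\pm2)=\mp1$ in $\mathbb Z_5$. In both cases the distance is side plus diagonal. These are five equilateral points in $E^2\oplus_1E^2$.

A second cyclic example is in $E^1\oplus_1E^2$. Let $y_s$, $s\in\mathbb Z_4$, be the vertices of a square with diagonal $1$ and side $1/\sqrt2$, in cyclic order, and let $x_s=\frac12\bigl(1-\frac1{\sqrt2}\bigr)(-1)^s$. For $s-t=2$ the distance is $0+1$. For $s-t=\pm1$ it is $\bigl(1-\frac1{\sqrt2}\bigr)+\frac1{\sqrt2}=1$.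

In both examples $\mathbb Z_n$ acts on each factor by rotations and reflections, and the distance of two points depends only on the difference of their indices. We look for such a configuration in general.

## Configurations with cyclic symmetry and their Fourier coefficients

Let $a_1\ge0$ and $a_2\ge1$ be integers, not both odd, and put $n=a_1+a_2+1\ge2$. The goal of this section is to replace the $\binom n2$ equations on $n$ points by $N=\lfloor n/2\rfloor$ equations in $N$ unknowns.

**Fourier recall.** For an even function $f:\mathbb Z_n\to\mathbb R$ put $\hat f(k)=\sum_{t\in\mathbb Z_n}f(t)\cos(2\pi kt/n)$. For even $f$ this equals $\sum_tf(t)e^{-2\pi ikt/n}$, so the usual formulas hold: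
$$f(t)=\frac1n\sum_{k}\hat f(k)\cos\frac{2\pi kt}n,\qquad n\sum_tf(t)^2=\sum_k\hat f(k)^2,\qquad \widehat{fg}(k)=\frac1n\sum_j\hat f(j)\hat g(k-j).$$
Let $\mathbf 1^*$ be the indicator function of $\{t\neq0\}$. It is the constant $1$ minus the indicator of $\{0\}$, so $\widehat{\mathbf 1^*}(k)=-1$ for $k\ne0$.

**Step 1: distribute the frequencies.** This step decides which rotations act on which factor. The set $\{1,\dots,N\}$ represents the nonzero elements of $\mathbb Z_n$ up to sign. Let $m_k=2$ for $k\ne n/2$, and $m_{n/2}=1$ if $n$ is even; thus $m_k$ is the number of elements of $\{k,-k\}$, and $\sum_{k=1}^Nm_k=n-1=a_1+a_2$. We want a partition $\{1,\dots,N\}=K_1\sqcup K_2$ with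
$$\sum_{k\in K_i}m_k=a_i,\qquad i=1,2.$$
If both $a_i$ are even, then $n$ is odd, all $m_k=2$, and we let $K_1$ have $a_1/2$ elements. If exactly one $a_i$ is odd, then $n$ is even, exactly one $m_k$ is $1$; we put $n/2$ into the $K_i$ with $a_i$ odd and distribute the rest. (If both were odd, $n$ would be odd and all $m_k=2$, so no partition would exist. This is why that case is excluded here.) The set $K_1$ is empty if $a_1=0$.

**Step 2: introduce the unknowns.** They are the squared amplitudes of the frequencies. For $z\in\mathbb R^N$ with all $z_k\ge0$ put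
$$F_i(t)=\sum_{k\in K_i}m_kz_k\Bigl(1-\cos\frac{2\pi kt}n\Bigr)\ge0,\qquad t\in\mathbb Z_n.$$
Equivalently $F_i(t)=\sum_{k\in\pm K_i}z_k(1-\cos\frac{2\pi kt}n)$, where $\pm K_i\subset\mathbb Z_n$ and $z_{-k}=z_k$. This is $\sum_{j\in\pm K_i}z_j$ minus a cosine sum, and comparing with the inversion formula gives, for $k\neq0$,
$$\hat F_i(k)=-nz_k\ \text{ if }k\in\pm K_i,\qquad\hat F_i(k)=0\ \text{ otherwise.}\tag{1}$$

**Step 3: realize $F_i$ by points.** This step shows that $F_i(s-t)$ is a squared Euclidean distance in $\mathbb R^{a_i}$. For $s\in\mathbb Z_n$ let $x_s^{(i)}\in\mathbb R^{a_i}$ have, for each $k\in K_i$ with $m_k=2$, the two coordinates $\sqrt{z_k}\bigl(\cos\frac{2\pi ks}n,\sin\frac{2\pi ks}n\bigr)$, and, if $n/2\in K_i$, the coordinate $\sqrt{z_{n/2}/2}\,(-1)^s$. The number of coordinates is $\sum_{k\in K_i}m_k=a_i$. A pair contributes $z_k(2-2\cos\frac{2\pi k(s-t)}n)$ to the squared distance of $x_s^{(i)}$ and $x_t^{(i)}$, and the single coordinate contributes $\frac{z_{n/2}}2\bigl(2-2(-1)^{s-t}\bigr)=z_{n/2}\bigl(1-\cos\pi(s-t)\bigr)$.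 Therefore
$$\|x_s^{(i)}-x_t^{(i)}\|^2=F_i(s-t).$$
Also $\|x_s^{(i)}\|^2$ is the sum of $z_k$ over the pairs plus $\frac12z_{n/2}$ for the single coordinate. So all $x^{(i)}_s$ lie on the sphere about $0$ of radius $\rho_i$ with
$$2\rho_i^2=\sum_{k\in K_i}m_kz_k=\frac1n\sum_{t}F_i(t).\tag{2}$$
The last equality holds because $\sum_t\cos\frac{2\pi kt}n=0$ for $k\neq0$.

**Step 4: the system to solve.** The distance of $(x_s^{(1)},x_s^{(2)})$ and $(x_t^{(1)},x_t^{(2)})$ in $E^{a_1}\oplus_pE^{a_2}$, raised to the power $p$, is $F_1(s-t)^{p/2}+F_2(s-t)^{p/2}$. Hence these $n$ points are equilateral with distance $1$ as soon as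
$$F_1(t)^{p/2}+F_2(t)^{p/2}=1\qquad(t=1,\dots,N).\tag{3}$$
By evenness, (3) then holds for all $t\ne0$ in $\mathbb Z_n$. There are $N$ equations for the $N$ unknowns $z_1,\dots,z_N\ge0$. The exponent $p$ is part of (3), and we will say "(3) for the exponent $q$" when it varies.

**Example ($n=4$, $(a_1,a_2)=(1,2)$).** Here $m_1=2$, $m_2=1$, $K_1=\{2\}$, $K_2=\{1\}$, and $F_1(1)=2z_2$, $F_1(2)=0$, $F_2(1)=2z_1$, $F_2(2)=4z_1$. The equation for $t=2$ gives $z_1=\frac14$, and the one for $t=1$ gives $z_2=\frac12\bigl(1-2^{-p/2}\bigr)^{2/p}$. At $p=2$ we get $z_1=z_2=\frac14$; at $p=1$ we get $z_2=\frac12(1-\frac1{\sqrt2})^2\approx0.043$, which is the configuration found above.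

## Brouwer degree along $p$ and the danger of a vanishing amplitude

What we have to prove is the following.

**Proposition.** Let $a_1\ge0$ and $a_2\ge1$ be integers, not both odd, and let $p\in[1,2]$. Then (3) has a solution with all $z_k>0$. Consequently $E^{a_1}\oplus_pE^{a_2}$ contains an equilateral set of $n=a_1+a_2+1$ points.

For $q\in[1,2]$ and $z\in[0,1]^N$ put
$$G_q(z)=\bigl(F_1(t)^{q/2}+F_2(t)^{q/2}\bigr)_{t=1}^N\in\mathbb R^N,\qquad\Omega=(0,1)^N,\qquad\mathbf 1=(1,\dots,1).$$
We must solve $G_p(z)=\mathbf 1$ in $\Omega$. At $q=2$ the map is linear and we will see that the solution is $z=(\frac1n,\dots,\frac1n)$. Following this solution by the implicit function theorem would require an invertible Jacobian all along the way, and nothing at our disposal controls it. Brouwer degree asks for less.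

**Degree recall.** Let $\Omega\subset\mathbb R^N$ be bounded and open, $G:\overline\Omega\to\mathbb R^N$ continuous, and $w\notin G(\partial\Omega)$. Then an integer $\deg(G,\Omega,w)$ is defined, such that:

1. if $\deg(G,\Omega,w)\ne0$, then $G(z)=w$ has a solution in $\Omega$;
2. if $(q,z)\mapsto G_q(z)$ is continuous on $[q_0,q_1]\times\overline\Omega$ and $w\notin G_q(\partial\Omega)$ for every $q$, then $\deg(G_q,\Omega,w)$ does not depend on $q$;
3. if $G$ is the restriction of an invertible linear map $L$ and $L^{-1}w\in\Omega$, then the degree is the sign of $\det L$, hence $\pm1$.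

The boundary condition in item 2 cannot be omitted: with $\Omega=(0,1)$, $G_q(z)=z+q$ and $w=\frac12$, the solution $z=\frac12-q$ leaves $\Omega$ through $0$ at $q=\frac12$.

So we need: no solution of $G_q(z)=\mathbf1$ with $q\in[1,2]$ lies on $\partial\Omega$. The faces $z_k=1$ will be harmless, by (2). The danger is a face $z_{k_0}=0$, where a rotation of frequency $k_0$ disappears from the configuration. On that face (1) gives
$$\hat F_1(k_0)=\hat F_2(k_0)=0.$$
If $q=2$, this is absurd, since (3) says $F_1+F_2=\mathbf1^*$, whose coefficient at $k_0$ is $-1$. For $q<2$ this argument stops working at one exact point: the equation now reads $F_1^{q/2}+F_2^{q/2}=\mathbf1^*$, and $F_i^{q/2}$ may have a nonzero coefficient at $k_0$ although $F_i$ has none. In the example $n=4$, $q=1$, we have $\hat F_2(2)=0$, but $F_2^{1/2}$ takes the values $0,\frac1{\sqrt2},1,\frac1{\sqrt2}$ and its coefficient at $k=2$ is $1-\sqrt2\ne0$.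

What would suffice is a quantitative statement: if $\hat F_i(k_0)=0$, then the coefficient of $F_i^{q/2}$ at $k_0$ is greater than $-\frac12$, for both $i$. Then the two could not add up to $-1$. The next sections prove this, in a sharper form for each $q$.

## The signs of the Fourier coefficients of $F_i^{p/2}$

Let $p\in[1,2]$, $z\ge0$, and put
$$d_i=F_i^{p/2},\qquad c_i(k)=-\hat d_i(k)\quad(k\ne0),\qquad\sigma_i=\sum_td_i(t)=\hat d_i(0).$$
Always $d_i(0)=0$, because $F_i(0)=0$. If $z$ solves (3), then $d_1+d_2=\mathbf1^*$ and $0\le d_i\le1$.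

**Lemma A.** For $k\ne0$ we have $c_i(k)\ge0$. If $z$ solves (3), then moreover $c_1(k)+c_2(k)=1$, and in particular $0\le c_i(k)\le1$.

*Proof.* The sum formula is the equation $d_1+d_2=\mathbf 1^*$ read at the frequency $k$, since $\widehat{\mathbf1^*}(k)=-1$. It remains to prove $c_i(k)\ge0$. For $p=2$ this is (1).

**Step 1: write the power as a mixture of exponentials.** The purpose is to pass from $F^{p/2}$ to functions $e^{-uF}$, which have a power series. Let $p<2$ and $\alpha=p/2\in[\frac12,1)$. Substituting $v=uy$ for $y>0$,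
$$\int_0^\infty(1-e^{-uy})u^{-1-\alpha}\,du=y^\alpha\int_0^\infty(1-e^{-v})v^{-1-\alpha}\,dv,$$
and the integral on the right is finite and positive because $0<1-e^{-v}\le\min(v,1)$ for $v>0$ and $0<\alpha<1$. Hence, with a constant $C>0$, also for $y=0$,
$$y^{p/2}=C\int_0^\infty(1-e^{-uy})u^{-1-p/2}\,du\qquad(y\ge0).\tag{4}$$

**Step 2: the exponentials have nonnegative coefficients.** Write $F_i=\beta-\varphi$, where $\beta=\sum_{k\in\pm K_i}z_k$ and $\varphi(t)=\sum_{k\in\pm K_i}z_k\cos\frac{2\pi kt}n$. Then $\hat\varphi\ge0$. By the convolution formula, every power $\varphi^m$ has nonnegative coefficients (for $m=0$ it is the constant $1$). Therefore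
$$e^{-uF_i}=e^{-u\beta}\sum_{m\ge0}\frac{u^m}{m!}\varphi^m$$
has nonnegative Fourier coefficients for every $u>0$.

**Step 3: integrate.** Apply (4) with $y=F_i(t)$, multiply by $\cos\frac{2\pi kt}n$ and sum over the finitely many $t$. For $k\ne0$ the constant $1$ has coefficient $0$, so
$$\hat d_i(k)=-C\int_0^\infty\widehat{e^{-uF_i}}(k)\,u^{-1-p/2}\,du\le0.\qquad\square$$

In the example $n=4$, $p=1$: $d_1=(0,1-\frac1{\sqrt2},0,1-\frac1{\sqrt2})$ and $d_2=(0,\frac1{\sqrt2},1,\frac1{\sqrt2})$. One finds $c_1(1)=0$, $c_2(1)=1$, $c_1(2)=2-\sqrt2$, $c_2(2)=\sqrt2-1$.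

## The endpoint $p=1$, where $F_i$ is a square

At $p=1$ the wanted bound is quick, and it is worth seeing first. Let $z$ solve (3) for $p=1$, let $d=d_i$, $c=c_i$, $\sigma=\sigma_i$, so that $F_i=d^2$, and suppose $\hat F_i(k_0)=0$ with $k_0\ne0$. By inversion at $t=0$,
$$0=n\,d(0)=\sigma-\sum_{k\ne0}c(k),\qquad\text{so}\qquad\sum_{k\ne0}c(k)=\sigma.\tag{5}$$
The convolution formula gives $0=n\hat F_i(k_0)=\sum_j\hat d(j)\hat d(k_0-j)$. The terms $j=0$ and $j=k_0$ together give $-2\sigma c(k_0)$. Using Lemma A and (5),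
$$2\sigma c(k_0)=\sum_{j\ne0,k_0}c(j)c(k_0-j)\le\sum_{j\ne0,k_0}c(j)=\sigma-c(k_0),$$
hence $c(k_0)\le\frac{\sigma}{2\sigma+1}<\frac12$. So $c_1(k_0)+c_2(k_0)=1$ cannot hold if both $\hat F_i(k_0)$ vanish: there is no solution on a face $z_{k_0}=0$ at $p=1$. (In the example, $c_2(2)=\sqrt2-1$ and $\sigma_2=1+\sqrt2$, and the bound $\frac{\sigma_2}{2\sigma_2+1}=\frac{1+\sqrt2}{(1+\sqrt2)^2}=\sqrt2-1$ is attained.)

This settles both ends $p=2$ and $p=1$, but a homotopy must pass through all exponents in between, and there $F_i=d_i^{2/p}$ is not a polynomial in $d_i$, so the convolution argument has nothing to expand. The substitute is a second-order expansion of $x\mapsto x^{2/p}$ about a well-chosen constant $\tau$. We keep the two inputs used above, namely (5) and $c\in[0,1]$.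

## How far $d$ is from a constant

For the next two lemmas we fix a single function and forget where it comes from. Let $d:\mathbb Z_n\to[0,1]$ be even with $d(0)=0$, put $c(k)=-\hat d(k)$ for $k\ne0$ and $\sigma=\sum_td(t)$, and **assume** that $0\le c(k)\le1$ for all $k\ne0$. By Lemma A, $d_1$ and $d_2$ have this property whenever $z\ge0$ solves (3). Note that $0\le\sigma\le n-1$.

**Lemma B.** Let $\tau=\frac{2\sigma+1}{2n}$. Then $\tau\in(0,1)$ and
$$Q:=\sum_{t\ne0}(d(t)-\tau)^2<\tau(1-\tau).$$

*Proof.* Since $0\le\sigma\le n-1$, we have $\frac1{2n}\le\tau\le\frac{2n-1}{2n}$.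

**Step 1: bound the sum of squares.** Equation (5) holds, because it uses only $d(0)=0$. Since $c(k)\in[0,1]$, we have $c(k)^2\le c(k)$, and Parseval gives
$$n\sum_td(t)^2=\sigma^2+\sum_{k\ne0}c(k)^2\le\sigma^2+\sum_{k\ne0}c(k)=\sigma^2+\sigma.\tag{6}$$

**Step 2: expand, and see why $\tau$ was chosen so.** There are $n-1$ values $t\ne0$ and $d(0)=0$, so
$$Q-\tau(1-\tau)=\sum_td^2-2\sigma\tau+(n-1)\tau^2-\tau+\tau^2=\sum_td^2-(2\sigma+1)\tau+n\tau^2.\tag{7}$$
As a quadratic polynomial in $\tau$, the right side is smallest at $\tau=\frac{2\sigma+1}{2n}$, where the last two terms add up to $-\frac{(2\sigma+1)^2}{4n}$. With (6),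
$$Q-\tau(1-\tau)\le\frac{4\sigma^2+4\sigma}{4n}-\frac{(2\sigma+1)^2}{4n}=-\frac1{4n}<0.\qquad\square$$

The more obvious choice $\tau=\frac\sigma n$, the mean of $d$, gives in (7) together with (6) only $Q-\tau(1-\tau)\le\frac{\sigma^2+\sigma-(2\sigma+1)\sigma+\sigma^2}n=0$. The strict inequality is what we will need at the endpoint $q=1$.

## A missing frequency in $F$ makes $c(k_0)$ small

**Lemma C.** Let $d$ be as above, $1\le p<2$ and $F=d^{2/p}$. If $k_0\ne0$ and $\hat F(k_0)=0$, then $c(k_0)<1-\frac p2$.

*Proof.* Put $s=2/p\in(1,2]$, so $F=d^s$, and take $\tau,Q$ from Lemma B.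

**Step 1: a global Taylor estimate.** This step controls the remainder after the linear part of $x^s$ at $\tau$. For $x\ge0$ let
$$R(x)=x^s-\tau^s-s\tau^{s-1}(x-\tau).$$
Since $x^s$ is convex, $R\ge0$. We claim
$$R(x)\le(s-1)\tau^{s-2}(x-\tau)^2\qquad(x\ge0).\tag{8}$$
For $s=2$ both sides are $(x-\tau)^2$. For $1<s<2$ let $g$ be the right side minus the left side. Then $g(\tau)=g'(\tau)=0$, and
$$g(0)=(s-1)\tau^s-\bigl(-\tau^s+s\tau^s\bigr)=0,\qquad g''(x)=(s-1)\bigl(2\tau^{s-2}-s\,x^{s-2}\bigr)\quad(x>0).$$
The function $x^{s-2}$ decreases from $+\infty$ to $0$, so $g''$ changes sign exactly once, from negative to positive, at the point $x_0$ with $(x_0/\tau)^{s-2}=2/s$. As $2/s>1$ and $s-2<0$, we have $0<x_0<\tau$. On $[x_0,\infty)$ the function $g$ is convex and $g(\tau)=g'(\tau)=0$, so $g\ge0$ there. On $[0,x_0]$ it is concave, with $g(0)=0$ and $g(x_0)\ge0$, so $g\ge0$ there too. This proves (8).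

**Step 2: read the expansion at the frequency $k_0$.** This step turns $\hat F(k_0)=0$ into a formula for $c(k_0)$. Put $e=d-\tau\mathbf1^*$, and $r(t)=R(d(t))$ for $t\ne0$, $r(0)=0$. Then on all of $\mathbb Z_n$
$$F=\tau^s\mathbf1^*+s\tau^{s-1}e+r;$$
for $t\ne0$ this is the definition of $R$, and at $t=0$ both sides are $0$. Now $\widehat{\mathbf1^*}(k_0)=-1$ and $\hat e(k_0)=\tau-c(k_0)$, so
$$0=\hat F(k_0)=-\tau^s+s\tau^{s-1}\bigl(\tau-c(k_0)\bigr)+\hat r(k_0),$$
that is,
$$c(k_0)=\Bigl(1-\frac1s\Bigr)\tau+\frac{\hat r(k_0)}{s\tau^{s-1}}.\tag{9}$$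

**Step 3: estimate the remainder.** Here Lemma B enters. Since $r\ge0$ and cosines are at most $1$,
$$\hat r(k_0)\le\sum_tr(t)\le(s-1)\tau^{s-2}Q<(s-1)\tau^{s-1}(1-\tau).$$
Inserting this in (9),
$$c(k_0)<\Bigl(1-\frac1s\Bigr)\tau+\Bigl(1-\frac1s\Bigr)(1-\tau)=1-\frac1s=1-\frac p2.\qquad\square$$

The right side is a constant because the contributions $\tau$ and $1-\tau$ complement each other, so the unknown $\sigma$ has dropped out. For two summands we can afford $c_i(k_0)<\frac12$ each, and $1-\frac p2\le\frac12$ means exactly $p\ge1$.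

## No solution on the boundary: proof of the Proposition

**Step 1: joint continuity.** The degree needs $(q,z)\mapsto G_q(z)$ continuous on $[1,2]\times[0,1]^N$. The function $(q,y)\mapsto y^{q/2}$ is continuous on $[1,2]\times[0,\infty)$: for $y>0$ this is clear, and near $y=0$ we have $0\le y^{q/2}\le y^{1/2}$ for $y\le1$. As each $F_i(t)$ is linear in $z$, the claim follows.

**Step 2: the faces $z_k=1$ carry no solution.** Let $q\in[1,2]$ and $G_q(z)=\mathbf1$ with $z\in[0,1]^N$. Then $F_i\le1$ and $F_i(0)=0$, so for $k\in K_i$, by (2),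
$$z_k\le\sum_{j\in K_i}m_jz_j=\frac1n\sum_tF_i(t)\le\frac{n-1}n<1.$$

**Step 3: the faces $z_{k_0}=0$ carry no solution.** Suppose $G_q(z)=\mathbf1$ and $z_{k_0}=0$ for some $k_0\in\{1,\dots,N\}$. By (1), $\hat F_1(k_0)=\hat F_2(k_0)=0$: for the index $i$ with $k_0\in K_i$ because $z_{k_0}=0$, for the other one because $k_0$ is not one of its frequencies. We use Lemmas A and C for the exponent $q$. If $1\le q<2$, Lemma C applied to $d_1$ and to $d_2$ gives
$$c_1(k_0)+c_2(k_0)<2\Bigl(1-\frac q2\Bigr)=2-q\le1.$$
If $q=2$, then $d_i=F_i$ and $c_1(k_0)+c_2(k_0)=0$. Both contradict $c_1(k_0)+c_2(k_0)=1$ from Lemma A.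

Steps 2 and 3 show that $\mathbf1\notin G_q(\partial\Omega)$ for all $q\in[1,2]$, so $\deg(G_q,\Omega,\mathbf1)$ is defined and does not depend on $q$.

**Step 4: the degree at $q=2$.** Here
$$G_2(z)_t=\sum_{k=1}^Nm_kz_k\Bigl(1-\cos\frac{2\pi kt}n\Bigr)$$
is the restriction of a linear map of $\mathbb R^N$, given by the same formula. It is injective: if the right side vanishes for $t=1,\dots,N$, then by evenness, and trivially at $t=0$, it vanishes on $\mathbb Z_n$; its Fourier coefficient at $k\ne0$ is $-nz_k$ (the computation of (1), valid for real $z_k$), so $z=0$. The preimage of $\mathbf1$ is $z=(\frac1n,\dots,\frac1n)\in\Omega$, because for $t\ne0$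
$$\sum_{k=1}^N\frac{m_k}n\Bigl(1-\cos\frac{2\pi kt}n\Bigr)=\frac1n\sum_{k\neq0}\Bigl(1-\cos\frac{2\pi kt}n\Bigr)=\frac{n-1}n+\frac1n=1.$$
So the degree at $q=2$ is $\pm1$.

**Step 5: conclusion.** The degree at $q=p$ is also $\pm1$, so $G_p(z)=\mathbf1$ has a solution $z\in\Omega$, in particular with all $z_k>0$. By Steps 3 and 4 of the section on cyclic configurations, the points $(x_s^{(1)},x_s^{(2)})$, $s\in\mathbb Z_n$, are $n$ equilateral points in $E^{a_1}\oplus_pE^{a_2}$. $\square$

## An apex when $a$ and $b$ are both odd: end of the proof of Theorem 1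

If $a,b$ are not both odd, Theorem 1 is the Proposition with $(a_1,a_2)=(a,b)$. Let both be odd. The cyclic construction with $a+b+1$ points is not available, so we build $a+b$ points with one dimension less and add one point, as we did for $E^1\oplus_1E^b$.

**Step 1: the base.** Apply the Proposition to $(a_1,a_2)=(a-1,b)$, where $a-1$ is even. We get $n=a+b$ points $(x_s,y_s)\in E^{a-1}\oplus_pE^b$ with mutual distances $1$, and $\|x_s\|=\rho_1$, $\|y_s\|=\rho_2$ for all $s$.

**Step 2: the base is close to the origin.** We need $\rho_1^p+\rho_2^p<1$. Since $2/p\ge1$ and $0\le d_i\le1$, we have $F_i=d_i^{2/p}\le d_i$, so (2) gives $2\rho_i^2\le\sigma_i/n$, where $\sigma_1+\sigma_2=\sum_t\mathbf1^*(t)=n-1$. As $u\mapsto u^{p/2}$ is increasing and concave on $[0,\infty)$,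
$$\rho_1^p+\rho_2^p\le\Bigl(\frac{\sigma_1}{2n}\Bigr)^{p/2}+\Bigl(\frac{\sigma_2}{2n}\Bigr)^{p/2}\le2\Bigl(\frac{n-1}{4n}\Bigr)^{p/2}<2\cdot4^{-p/2}=2^{1-p}\le1.$$

**Step 3: the apex.** The function $h\mapsto(\rho_1^2+h^2)^{p/2}+\rho_2^p$ is continuous, less than $1$ at $h=0$, and unbounded. So there is $h>0$ with $(\rho_1^2+h^2)^{p/2}+\rho_2^p=1$. In $E^a=E^{a-1}\times\mathbb R$ consider the points
$$\bigl((x_s,0),y_s\bigr)\quad(s\in\mathbb Z_n),\qquad\bigl((0,h),0\bigr).$$
The first $n$ have mutual distances $1$. The last one has distance $\bigl((\rho_1^2+h^2)^{p/2}+\rho_2^p\bigr)^{1/p}=1$ from each of them. These are $n+1=a+b+1$ equilateral points in $E^a\oplus_pE^b$, and Theorem 1 is proved. $\blacksquare$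

For $a=b=1$ and $p=1$ the base is $\{\pm\frac12\}$ in the second factor, $h=\frac12$, and we recover the three points from the beginning.

## The $\ell_p$ sum of $r$ Euclidean spaces

**Theorem 2.** Let $r\ge2$, let $a_1,\dots,a_r\ge1$ be integers with at most two of them odd, and let $2-\frac2r\le p\le2$. Then the $\ell_p$ sum $E^{a_1}\oplus_p\cdots\oplus_pE^{a_r}$ contains an equilateral set of $a_1+\dots+a_r+1$ points.

*Proof.*

**Step 1: at most one $a_i$ odd.** Here we rerun the argument with $r$ summands. For later use we allow some $a_i$ to be $0$, but not all. Put $n=a_1+\dots+a_r+1\ge2$. If no $a_i$ is odd, $n$ is odd and all $m_k=2$; if one is odd, $n$ is even and we give $n/2$ to it. So there is a partition $\{1,\dots,N\}=K_1\sqcup\dots\sqcup K_r$ with $\sum_{k\in K_i}m_k=a_i$. Define $F_i$ and the points $x^{(i)}_s$ as before; (1) and (2) hold for each $i$ by the same computation. The $n$ points $(x_s^{(1)},\dots,x_s^{(r)})$ are equilateral with distance $1$ in the $\ell_q$ sum as soon as $\sum_{i=1}^rF_i(t)^{q/2}=1$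 for $t=1,\dots,N$. We consider exponents $q\in[2-\frac2r,2]\subset[1,2]$.

At a solution put $d_i=F_i^{q/2}$ and $c_i(k)=-\hat d_i(k)$. The proof that $c_i(k)\ge0$ in Lemma A concerned one $F_i$ at a time, so it still applies; and $\sum_id_i=\mathbf1^*$ gives $\sum_{i=1}^rc_i(k)=1$ for $k\ne0$. Thus $c_i(k)\in[0,1]$, $0\le d_i\le1$ and $d_i(0)=0$, which is all that Lemmas B and C require.

Let $G_q(z)=\bigl(\sum_iF_i(t)^{q/2}\bigr)_{t=1}^N$ on $[0,1]^N$. It is jointly continuous as before, and the bound $z_k\le\frac{n-1}n<1$ at a solution holds for the same reason. If a solution had $z_{k_0}=0$, then $\hat F_i(k_0)=0$ for every $i$ by (1). For $q<2$ Lemma C would give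
$$1=\sum_{i=1}^rc_i(k_0)<r\Bigl(1-\frac q2\Bigr)\le r\cdot\frac1r=1,$$
and for $q=2$ we would get $1=0$. So there is no solution on $\partial\Omega$ for $q\in[p,2]$. The map $G_2$ is the same linear map as before, since $\sum_iF_i$ does not depend on the partition. Hence the degree is $\pm1$ at $q=2$ and at $q=p$, and there is a solution for the exponent $p$.

**Step 2: exactly two $a_i$ odd.** We add an apex. Let $a_1,a_2$ be the odd ones. Apply Step 1 to $(a_1-1,a_2,a_3,\dots,a_r)$, of which only $a_2\ge1$ is odd. It gives $n=a_1+\dots+a_r$ points whose $i$-th components have norm $\rho_i$. As before $2\rho_i^2\le\sigma_i/n$ with $\sum_i\sigma_i=n-1$, and by concavity of $u\mapsto u^{p/2}$,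
$$\sum_{i=1}^r\rho_i^p\le r\Bigl(\frac{n-1}{2nr}\Bigr)^{p/2}<r^{1-p/2}\,2^{-p/2}\le r^{1/r}\,2^{-(1-1/r)}=\Bigl(\frac r{2^{r-1}}\Bigr)^{1/r}\le1.$$
The third inequality uses $\frac p2\ge1-\frac1r$, and the last one $r\le2^{r-1}$. So there is $h>0$ with $(\rho_1^2+h^2)^{p/2}+\sum_{i\ge2}\rho_i^p=1$. Embed $E^{a_1-1}$ in $E^{a_1}=E^{a_1-1}\times\mathbb R$ by a zero last coordinate, and add the point with first component $(0,h)$ and all other components $0$. Its distance to each of the $n$ points is $1$, and we have $n+1=a_1+\dots+a_r+1$ equilateral points. $\blacksquare$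

## Balanced equilateral sets have at most $a+b+1$ points

**Definition.** An equilateral set $\{(x_i,y_i)\}_{i=1}^n$ in $E^a\oplus_1E^b$ is *balanced* if $\sum_j\|x_i-x_j\|$ does not depend on $i$.

The sets given by the Proposition for $p=1$ are balanced, because $\|x_s-x_t\|$ depends only on $s-t$. In the example in $E^1\oplus_1E^2$ all the sums are $2(1-\frac1{\sqrt2})$. The four points $(\pm\frac12,0),(0,\pm\frac12)$ in $E^1\oplus_1E^1$ are not balanced: the sum is $2$ for $x_i=\pm\frac12$ and $1$ for $x_i=0$.

**Theorem 3.** A balanced equilateral set in $E^a\oplus_1E^b$ has at most $a+b+1$ points. Equality is attained whenever $a,b\ge1$ are not both odd.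

*Proof.* Attainment is the Proposition with $p=1$ and $(a_1,a_2)=(a,b)$. For the bound, scale so that the distance is $1$ and suppose $n>a+b+1$. Let $d_{ij}=\|x_i-x_j\|$ and $D=(d_{ij})$; then $\|y_i-y_j\|=1-d_{ij}$ for $i\ne j$. Let $J$ be the all-ones matrix, $\mathbf1$ the all-ones vector, and $D\mathbf1=\sigma\mathbf1$. Write $A\preceq B$ if $B-A$ is positive semidefinite.

**Step 1: the analogue of Lemma A.** We need that a Euclidean distance matrix is negative semidefinite on $\mathbf1^\perp$ (Schoenberg). Here is the argument. For $u>0$ the matrix with entries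
$$e^{-u\|x_i-x_j\|^2}=e^{-u\|x_i\|^2}e^{-u\|x_j\|^2}\sum_{m\ge0}\frac{(2u)^m}{m!}\langle x_i,x_j\rangle^m$$
is positive semidefinite, because entrywise powers of a Gram matrix are (Schur product theorem), and multiplying rows and columns by the same positive numbers preserves this. For $v\perp\mathbf1$, formula (4) with $p=1$ and $y=\|x_i-x_j\|^2$ gives
$$\sum_{i,j}v_iv_j\|x_i-x_j\|=-C\int_0^\infty\Bigl(\sum_{i,j}v_iv_je^{-u\|x_i-x_j\|^2}\Bigr)u^{-3/2}\,du\le0,$$
as $\sum_{i,j}v_iv_j=0$. The same holds for the $y_i$. So $D$ and $J-I-D$ are negative semidefinite on $\mathbf1^\perp$. Put $C=\frac\sigma nJ-D$, a symmetric matrix (the constant in (4) is not used any more). Then $C\mathbf1=0$, and on $\mathbf1^\perp$ the quadratic form of $C$ is that of $-D$, hence nonnegative, while that of $J-I-D$ is that of $C-I$, hence nonpositive. So all eigenvalues of $C$ lie in $[0,1]$, and $C^2\preceq C$.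

**Step 2: the analogue of Lemma B, row by row.** Since $D_{ii}=0$, we have $C_{ii}=\frac\sigma n$. As $JC=CJ=0$ and $J^2=nJ$,
$$\sum_jd_{ij}^2=(D^2)_{ii}=\frac{\sigma^2}n+(C^2)_{ii}\le\frac{\sigma^2}n+C_{ii}=\frac{\sigma^2+\sigma}n.$$
Let $\tau=\frac{2\sigma+1}{2n}$. Since $0\le d_{ij}\le1$ and $d_{ii}=0$, $0\le\sigma\le n-1$ and $\tau\in(0,1)$. In row $i$ there are $n-1$ off-diagonal numbers with sum $\sigma$, so the computation (7) applies with $d_{ij}$ in place of $d(t)$ and gives
$$\sum_{j\ne i}(d_{ij}-\tau)^2-\tau(1-\tau)\le\frac{\sigma^2+\sigma}n-\frac{(2\sigma+1)^2}{4n}=-\frac1{4n}<0\qquad\text{for every }i.\tag{10}$$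

**Step 3: a vector that sees neither squared distance matrix.** Here the assumption $n>a+b+1$ is used. The linear map $v\mapsto(\sum_iv_ix_i,\sum_iv_iy_i)$ from $\mathbf1^\perp$, of dimension $n-1>a+b$, to $\mathbb R^{a+b}$ has a unit vector $v$ in its kernel. Because $\sum_iv_i=0$, expanding the square gives
$$\sum_{i,j}v_iv_j\|x_i-x_j\|^2=-2\Bigl\|\sum_iv_ix_i\Bigr\|^2=0,\qquad\text{and likewise}\qquad\sum_{i,j}v_iv_j\|y_i-y_j\|^2=0.$$

**Step 4: the contradiction.** Let $E$ be the matrix with entries $d_{ij}-\tau$ off the diagonal and $0$ on it, let $E\circ E$ be its entrywise square, and put $\eta=v^TEv$, $\omega=v^T(E\circ E)v$. Off the diagonal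
$$d_{ij}^2=\tau^2+2\tau E_{ij}+E_{ij}^2,\qquad(1-d_{ij})^2=(1-\tau)^2-2(1-\tau)E_{ij}+E_{ij}^2.$$
Since $v^T(J-I)v=-1$, Step 3 becomes
$$0=-\tau^2+2\tau\eta+\omega,\qquad0=-(1-\tau)^2-2(1-\tau)\eta+\omega.$$
Add $(1-\tau)$ times the first equation to $\tau$ times the second: $\eta$ cancels, and
$$\omega=\tau^2(1-\tau)+\tau(1-\tau)^2=\tau(1-\tau).$$
On the other hand $E\circ E$ is symmetric with nonnegative entries, so by $v_iv_j\le\frac12(v_i^2+v_j^2)$
$$\omega\le\sum_iv_i^2\sum_jE_{ij}^2\le\max_i\sum_{j\ne i}(d_{ij}-\tau)^2<\tau(1-\tau)$$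
by (10). This is a contradiction. $\blacksquare$

Neither condition in Theorem 3 can be dropped. "Balanced" cannot be dropped from the bound, because $(\pm\frac12,0),(0,\pm\frac12)$ are $4>1+1+1$ equilateral points in $E^1\oplus_1E^1$. And "not both odd" cannot be dropped from the attainment statement. Take $a=b=1$ and three points with $x_1\le x_2\le x_3$. The distance sum of $x_2$ is $x_3-x_1$, that of $x_1$ is $(x_3-x_1)+(x_2-x_1)$, and that of $x_3$ is $(x_3-x_1)+(x_3-x_2)$. If they are equal, all $x_i$ coincide. Then $y_1,y_2,y_3$ would be three equidistant distinct reals, which do not exist. So a three-point equilateral set in $E^1\oplus_1E^1$ exists by Theorem 1, but never a balanced one.
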